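\title{Fusion-minimal groups are strictly $p$-constrained}

\begin{abstract}
Let $G$ be a finite group with Sylow $p$-subgroup $S$. Under left and right multiplication by $S$, the set $G$ is a characteristic biset for the fusion system $\mathcal{F}_S(G)$, and $G$ is called fusion-minimal if it is the minimal such biset. We prove that, for every prime $p$, the group $G$ is fusion-minimal if and only if $C_G(O_p(G))\le O_p(G)$. The proof turns fusion-minimality into a condition on intersections of Sylow subgroups, deduces that a fusion-minimal group has a single $p$-block, uses the classification of finite simple groups to reduce to components of type $M_{22}$ and $M_{24}$ for $p=2$, and excludes these by finding Sylow $2$-subgroups with trivial intersection in the associated Steiner systems. It follows that the minimal characteristic biset of a saturated fusion system comes from a finite group realizing it exactly when the fusion system is constrained.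
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $G$ be a finite group, $p$ a prime and $S$ a Sylow $p$-subgroup of $G$. Left and right multiplication give commuting actions of $S$ on the set $G$, and the orbits are the double cosets $SgS$. Each double coset remembers a conjugation map between subgroups of $S$, so the whole structure remembers how $G$ fuses the subgroups of $S$. It may do so wastefully: if $G=S\times H$ with $H$ of order prime to $p$, then $G$ is a union of $|H|$ copies of $S$, and one copy already carries all the information. This paper determines the groups in which nothing is wasted.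

\subsection*{Fusion systems and characteristic bisets}

We write $c_g(u)=gug^{-1}$ and $H^g=g^{-1}Hg$. A \emph{fusion system} $\mathcal{F}$ on a finite $p$-group $S$ is a category whose objects are the subgroups of $S$ and whose morphism sets $\operatorname{Hom}_{\mathcal{F}}(P,Q)$ consist of injective homomorphisms $P\to Q$, subject to two conditions: $\operatorname{Hom}_{\mathcal{F}}(P,Q)$ contains every map $c_s|_P$ with $s\in S$ and $sPs^{-1}\le Q$; and for every morphism $\varphi\colon P\to Q$ the isomorphism $P\to\varphi(P)$ and its inverse are again morphisms. If $S$ is a Sylow $p$-subgroup of a finite group $G$, the maps $c_g|_P\colon P\to Q$ with $g\in G$ and $gPg^{-1}\le Q$ form a fusion system $\mathcal{F}_S(G)$; we say that $G$ \emph{realizes} $\mathcal{F}$ if $\mathcal{F}=\mathcal{F}_S(G)$. A fusion system is \emph{saturated} if every isomorphism class of objects contains a subgroup $P$ such that the group $\operatorname{Aut}_S(P)$ of automorphisms induced by $N_S(P)$ is a Sylow $p$-subgroup of $\operatorname{Aut}_{\mathcal{F}}(P)$, and such that every isomorphism $\varphi\colon Q\to P$ in $\mathcal{F}$ extends to a morphism defined on $\{s\in N_S(Q):\varphi c_s\varphi^{-1}\in\operatorname{Aut}_S(P)\}$.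 These axioms abstract consequences of Sylow's theorems, and $\mathcal{F}_S(G)$ satisfies them. We never work with the axioms directly.

An \emph{$(S,S)$-biset} is a finite set with commuting left and right actions of $S$. For $Q\le S$ and $\varphi\in\operatorname{Hom}_{\mathcal{F}}(Q,S)$, let $S\times_{(Q,\varphi)}S$ be the quotient of $S\times S$ by the relation $(xq,y)\sim(x,\varphi(q)y)$ for $x,y\in S$, $q\in Q$, with $S$ acting on the left through the first coordinate and on the right through the second. It is a transitive biset. The model for this construction is a double coset: for $g\in G$, $Q=S\cap gSg^{-1}$ and $\varphi(q)=g^{-1}qg$, the map $(x,y)\mapsto xgy$ induces an isomorphism $S\times_{(Q,\varphi)}S\to SgS$.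

Let $\mathcal{F}$ be a saturated fusion system on $S$. An $(S,S)$-biset $\Omega$ is \emph{$\mathcal{F}$-characteristic} if it satisfies the following three conditions.
\begin{itemize}
\item[(C1)] \emph{$\mathcal{F}$-generated:} every transitive sub-biset of $\Omega$ is isomorphic to $S\times_{(Q,\varphi)}S$ for some $Q\le S$ and $\varphi\in\operatorname{Hom}_{\mathcal{F}}(Q,S)$.
\item[(C2)] \emph{$\mathcal{F}$-stable:} for every $Q\le S$ and $\varphi\in\operatorname{Hom}_{\mathcal{F}}(Q,S)$, restricting the left action along $\varphi$ and along the inclusion $Q\hookrightarrow S$ gives isomorphic $(Q,S)$-bisets, and likewise restricting the right action gives isomorphic $(S,Q)$-bisets.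
\item[(C3)] $|\Omega|/|S|$ is prime to $p$.
\end{itemize}
Condition (C1) says that $\Omega$ is built from maps in $\mathcal{F}$, (C2) that $\Omega$ cannot tell a map in $\mathcal{F}$ from an inclusion, and (C3) that $S$ sits in $\Omega$ like a Sylow subgroup. Characteristic bisets determine $\mathcal{F}$. We use the known fact that there is a unique minimal $\mathcal{F}$-characteristic biset $\Omega_{\mathcal{F}}$, which is isomorphic to a sub-biset of every $\mathcal{F}$-characteristic biset.

If $G$ realizes $\mathcal{F}$, then the biset ${}_SG_S$ is $\mathcal{F}$-characteristic (the verification is recalled in Section~\ref{sec:marks}), so it contains a copy of $\Omega_{\mathcal{F}}$. The group $G$ is \emph{fusion-minimal} if ${}_SG_S\cong\Omega_{\mathcal{F}}$. It is \emph{strictly $p$-constrained} if $C_G(O_p(G))\le O_p(G)$, where $O_p(G)$ is the largest normal $p$-subgroup, which is the intersection of all Sylow $p$-subgroups.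

\subsection*{The question and the result}

The two notions are linked by a simple observation. Every intersection $S\cap S^g$ contains $O_p(G)$. In a strictly $p$-constrained group an element $g\notin S$ therefore cannot centralize $S\cap S^g$, so every double coset other than $S$ records a map that $S$ itself does not supply. Gelvin and Reeh showed that every strictly $p$-constrained group is fusion-minimal. When $G$ is not strictly $p$-constrained there is room for elements $g\notin S$ that centralize $S\cap S^g$; the double coset of such an element records only an inclusion and is a candidate for being redundant. One is led to guess the converse: for every prime $p$, every fusion-minimal group is strictly $p$-constrained. This conjecture is posed in \cite{topalg}. Gelvin and Lynd announced a proof for odd $p$, and the case $p=2$ was left open. We prove the conjecture for all primes.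

\begin{theorem}\label{thm:main}
Let $p$ be a prime and $G$ a finite group with Sylow $p$-subgroup $S$. The following are equivalent:
\begin{itemize}
\item[(a)] $G$ is fusion-minimal;
\item[(b)] $C_G(S)\le S$, and there is no pair $(P,g)$ with $P<S$, $N_S(P)$ a Sylow $p$-subgroup of $N_G(P)$, $g\in C_G(P)$ and $S\cap S^g=P$;
\item[(c)] $C_G(O_p(G))\le O_p(G)$.
\end{itemize}
If $p$ is odd, these are also equivalent to:
\begin{itemize}
\item[(d)] $G$ has exactly one $p$-block.
\end{itemize}
\end{theorem}

Constrained fusion systems and their models are recalled in Section~\ref{sec:end}.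

\begin{corollary}\label{cor:constrained}
A saturated fusion system $\mathcal{F}$ on $S$ satisfies $\Omega_{\mathcal{F}}\cong{}_SG_S$ for some finite group $G$ realizing $\mathcal{F}$ if and only if $\mathcal{F}$ is constrained. The group $G$ is then the model of $\mathcal{F}$, unique up to isomorphism.
\end{corollary}

\subsection*{Outline of the proof}

Sections~\ref{sec:marks} and~\ref{sec:criterion} replace bisets by counts of fixed points and show which orbits $\Omega_{\mathcal{F}}$ never contains; this gives (a)$\Leftrightarrow$(b) and (c)$\Rightarrow$(b). It remains to find, in a group that fails (c), a pair $(P,g)$ forbidden by (b). Block theory produces such pairs: Section~\ref{sec:blocks} shows that (b) forces $G$ to have one $p$-block, and that this property passes to the subgroups and quotients needed for a reduction to simple groups. Section~\ref{sec:simple} shows that only $M_{22}$ and $M_{24}$, for $p=2$, survive the reduction; here the classification of finite simple groups enters, through the list of Granville and Ono \cite{GO}. This settles odd $p$. For $p=2$ the forbidden pair is constructed directly, in the Steiner systems of the Mathieu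 groups (Section~\ref{sec:mathieu}) and then in direct products of Mathieu groups (Section~\ref{sec:products}). Section~\ref{sec:end} assembles the proof.

\section{Bisets and fixed points}\label{sec:marks}

Conditions (C1)--(C3) become transparent once a biset is regarded as a set with an action of $S\times S$ and described by its numbers of fixed points.

\subsection*{Counting orbits}

Let $H$ be a finite group, $X$ a finite $H$-set and $Q\le H$. The \emph{mark} of $X$ at $Q$ is the number $|X^Q|$ of points fixed by $Q$. Let $c_Q(X)$ be the number of orbits of $X$ isomorphic to $H/Q$, and $n_Q(X)$ the number of points whose stabilizer is exactly $Q$. The group $N_H(Q)/Q$ acts on $X^Q$; an orbit is \emph{free} if its points have trivial stabilizer.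

\begin{lemma}\label{lem:count}
\begin{itemize}
\item[(i)] $n_Q(X)=c_Q(X)\,|N_H(Q):Q|$. In particular $|(H/Q)^Q|=|N_H(Q):Q|$.
\item[(ii)] $c_Q(X)$ is determined by the marks of $X$ at the subgroups containing $Q$. In particular, $H$-sets with the same marks are isomorphic.
\item[(iii)] If $H$ is a $p$-group, then $c_Q(X)$ is the number of free orbits of $N_H(Q)/Q$ on $X^Q$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) The point $hQ$ of $H/Q$ has stabilizer $hQh^{-1}$, which equals $Q$ (equivalently, contains $Q$) if and only if $h\in N_H(Q)$. An orbit not isomorphic to $H/Q$ has no point with stabilizer $Q$.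

(ii) We have $|X^R|=\sum_{W\ge R}n_W(X)$ for every $R\le H$. Downward induction on $|R|$ determines $n_R(X)$ for all $R\ge Q$, and (i) gives $c_Q(X)$.

(iii) Let $x\in X^Q$ have stabilizer $W\ge Q$. Its stabilizer in $N_H(Q)/Q$ is $N_W(Q)/Q$. In the $p$-group $W$ a proper subgroup is properly contained in its normalizer, so $N_W(Q)=Q$ if and only if $W=Q$. The free orbits thus cover exactly $n_Q(X)$ points, and each has $|N_H(Q):Q|$ points. Apply (i).
\end{proof}

\subsection*{The three conditions in terms of marks}

From now until Section~\ref{sec:end}, $G$ is a finite group with Sylow $p$-subgroup $S$, and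
\[
\mathcal{F}=\mathcal{F}_S(G),\qquad T=S\times S,\qquad \Gamma=G\times G .
\]
Then $T$ is a Sylow $p$-subgroup of $\Gamma$. An $(S,S)$-biset is the same as a $T$-set, via $(x,y)\cdot\omega=x\omega y^{-1}$. On the biset $G$ the action of $T$ extends to an action of $\Gamma$ by the same formula. For $P\le G$ put $\Delta P=\{(u,u):u\in P\}$, and for $Q\le S$ and $\varphi\in\operatorname{Hom}_{\mathcal{F}}(Q,S)$ put $\Delta(Q,\varphi)=\{(\varphi(q),q):q\in Q\}$. By a \emph{class} we mean the set of all subgroups of $T$ that are $\Gamma$-conjugate to a given subgroup of $T$; a class is a union of $T$-conjugacy classes. A subgroup of $T$ is \emph{diagonal} if it is $\Gamma$-conjugate to $\Delta P$ for some $P\le S$. Subgroups of diagonal subgroups are diagonal, and diagonal subgroups have order at most $|S|$.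

The diagonal subgroups are exactly the groups $\Delta(Q,\varphi)$. Indeed, $\Delta(Q,c_g)$ is the conjugate of $\Delta Q$ by $(g,1)$, and if $(a,b)\Delta P(a,b)^{-1}=\{(aua^{-1},bub^{-1}):u\in P\}$ lies in $T$, then it equals $\Delta(bPb^{-1},c_{ab^{-1}})$.

\begin{lemma}\label{lem:translate}
Let $X$ be an $(S,S)$-biset.
\begin{itemize}
\item[(i)] $X$ is $\mathcal{F}$-generated if and only if all point stabilizers in $T$ are diagonal.
\item[(ii)] $X$ is $\mathcal{F}$-stable if and only if its marks are constant on each class.
\item[(iii)] If $X$ is $\mathcal{F}$-generated, then $|X|/|S|$ is congruent modulo $p$ to the number of orbits whose stabilizers have order $|S|$.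
\end{itemize}
\end{lemma}

\begin{proof}
(i) In $S\times_{(Q,\varphi)}S$ the element $(a,b)\in T$ sends the point $[1,1]$ to $[a,b^{-1}]$, which equals $[1,1]$ if and only if $a\in Q$ and $b=\varphi(a)$. So the stabilizer is $\Delta(\varphi(Q),\varphi^{-1})$. Since $\mathcal{F}$ is closed under inverses of isomorphisms, these stabilizers run through all diagonal subgroups, and a transitive $T$-set is determined by a point stabilizer.

(ii) Restricting the left action along $\varphi\colon Q\to S$ gives the $(Q\times S)$-set on which $(q,s)$ acts as $(\varphi(q),s)$; its mark at $R\le Q\times S$ is the mark of $X$ at $(\varphi\times1)(R)$. By Lemma~\ref{lem:count}(ii), left stability means that $X$ has the same mark at $R$ and at $(\varphi\times1)(R)$ for all such $Q,\varphi,R$, and right stability means the same for $1\times\varphi$ and $R\le S\times Q$. If $\varphi=c_a|_Q$, then $(\varphi\times 1)(R)$ is the conjugate of $R$ by $(a,1)$, and $(1\times\varphi)(R)$ is the conjugate by $(1,a)$; so constant marks imply stability. Conversely, let $X$ be stable, let $R\le T$ have projections $P_1,P_2\le S$, and suppose that $(a,b)R(a,b)^{-1}\le T$. Then $c_a\colon P_1\to S$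 and $c_b\colon P_2\to S$ are morphisms of $\mathcal{F}$. Left stability for $c_a$ compares $R\le P_1\times S$ with $R_1=(c_a\times1)(R)$, and right stability for $c_b$ compares $R_1\le S\times P_2$ with $(a,b)R(a,b)^{-1}$.

(iii) An orbit $T/W$ contributes $|T/W|/|S|=|S|/|W|$, which is $1$ if $|W|=|S|$ and divisible by $p$ otherwise.
\end{proof}

\subsection*{The biset $G$}

An element $(x,y)\in T$ fixes $g\in G$ if and only if $x=gyg^{-1}$. Hence
\begin{equation}\label{eq:stab}
\operatorname{Stab}_T(g)=\{(gyg^{-1},y):y\in S\cap S^g\}=\Delta(S\cap S^g,c_g),
\end{equation}
and the fixed points of $\Delta(P,c_g)$ on $G$ form the coset $gC_G(P)$; in particular $G^{\Delta P}=C_G(P)$. The biset $G$ is $\mathcal{F}$-characteristic: its stabilizers are diagonal by \eqref{eq:stab}, its marks are constant on classes because the action extends to $\Gamma$, and $|G|/|S|$ is prime to $p$.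

\begin{lemma}\label{lem:cG}
We have $c_{\Delta S}(G)=|C_G(S):Z(S)|$. For $P\le S$, we have $c_{\Delta P}(G)\neq0$ if and only if there is $g\in C_G(P)$ with $S\cap S^g=P$.
\end{lemma}

\begin{proof}
By \eqref{eq:stab}, $g$ has stabilizer $\Delta P$ if and only if $S\cap S^g=P$ and $g$ centralizes $P$. This is the second claim. For $P=S$ these points form $C_G(S)$. An element $(x,y)\in T$ normalizes $\Delta S$ if and only if $xy^{-1}\in Z(S)$, so $|N_T(\Delta S):\Delta S|=|Z(S)|$, and Lemma~\ref{lem:count}(i) gives the first claim.
\end{proof}

\begin{example}\label{ex:small}
Let $p=2$. The symmetric group on $n$ letters is denoted by $S_n$.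

\emph{$G=S_3$.} Take $S=\langle(12)\rangle$ and $g=(123)$. Then $G=S\sqcup SgS$, and $S\cap S^g=1$, so $SgS\cong T/1$ is a free orbit with four points. The only morphisms of $\mathcal{F}$ are inclusions, so the sub-biset $S$ is already characteristic, $\Omega_{\mathcal{F}}\cong S$, and $G$ is not fusion-minimal. The pair $(P,g)=(1,g)$ violates (b), and $O_2(G)=1$ violates (c).

\emph{$G=S_4$.} Here $S$ is dihedral of order $8$, and $V=O_2(G)$ is a four-group with $C_G(V)=V$. For a $3$-cycle $g$ we have $S\cap S^g=V$, so $|SgS|=64/4=16$ and $G=S\sqcup SgS$. A copy of $\Omega_{\mathcal{F}}$ in $G$ contains $S$ by (C3). On $S$ the group $\Delta V$ has the four fixed points $V$, while $\Delta(V,c_g)$, which lies in the same class, has none: its fixed points on $G$ form $gV\subseteq SgS$. Stability forces the second orbit, and $G$ is fusion-minimal.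

\emph{$G=A_5$.} Now $S$ is a four-group, $N_G(S)=A_4$, and distinct Sylow $2$-subgroups intersect trivially because the centralizer of an involution has order $4$. The group $A_4$ permutes the involutions of $S$ transitively, so it realizes $\mathcal{F}$, and $\Omega_{\mathcal{F}}$ embeds in the biset $A_4$. The other $48$ elements of $G$ form three free orbits of size $16$: we have $c_1(G)=3$, and none of these orbits is needed.
\end{example}

In $S_3$ and $A_5$ the redundant orbits are of type $T/\Delta P$ with $P=1$. The next section shows for which $P$ an orbit $T/\Delta P$ is always redundant.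

\section{The orbits of the minimal biset}\label{sec:criterion}

A subgroup $P\le S$ is \emph{fully normalized} if $N_S(P)$ is a Sylow $p$-subgroup of $N_G(P)$; in the same way $Q\le T$ is fully normalized if $N_T(Q)$ is a Sylow $p$-subgroup of $N_\Gamma(Q)$. Every $p$-subgroup $P$ of $G$ is conjugate to a fully normalized subgroup of $S$: choose a Sylow $p$-subgroup $U$ of $N_G(P)$ and $h$ with $U^h\le S$; then $P^h\le U^h\le N_S(P^h)$. The same argument in $\Gamma$ shows that every class has a fully normalized member. The subgroups $1$ and $S$, and more generally all normal subgroups of $S$, are fully normalized.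

\begin{lemma}\label{lem:fn}
If $P\le S$ is fully normalized, then $\Delta P\le T$ is fully normalized.
\end{lemma}

\begin{proof}
An element $(a,b)\in\Gamma$ normalizes $\Delta P$ if and only if $b\in N_G(P)$ and $b^{-1}a\in C_G(P)$. So $|N_\Gamma(\Delta P)|=|C_G(P)|\,|N_G(P)|$ and $|N_T(\Delta P)|=|C_S(P)|\,|N_S(P)|$. Since $N_S(P)$ is a Sylow $p$-subgroup of $N_G(P)$, its intersection $C_S(P)$ with the normal subgroup $C_G(P)$ is a Sylow $p$-subgroup of $C_G(P)$. Thus $|N_T(\Delta P)|$ is the $p$-part of $|N_\Gamma(\Delta P)|$.
\end{proof}

To bound $\Omega_{\mathcal{F}}$ from above we construct an economical characteristic biset. As for $S_4$ in Example~\ref{ex:small}, one starts with the orbits whose stabilizers have order $|S|$ and then repairs stability one class at a time, from large subgroups to small, adding orbits $T/Q'$ for those members $Q'$ of the class whose mark is too low. Orbits can only be added, so one must know which member has the highest mark, and that the deficits of the others are multiples of the amount $|N_T(Q'):Q'|$ contributed by one orbit. The next lemma gives both.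

\begin{lemma}\label{lem:compare}
Let $\mathcal{Q}$ be a class with fully normalized member $Q$. Let $X$ be a $T$-set in which no point stabilizer belongs to $\mathcal{Q}$ and whose marks are constant on every class of subgroups of order greater than $|Q|$. Then for each $Q'\in\mathcal{Q}$ there is an integer $f_{Q'}\ge0$ with
\[
|X^Q|-|X^{Q'}|=f_{Q'}\,|N_T(Q'):Q'|,
\]
and $f_{Q'}=0$ if $Q'$ is fully normalized.
\end{lemma}

\begin{proof}
Put $N'=N_T(Q')$. An element of $\Gamma$ conjugating $Q'$ to $Q$ carries $N'$ to a $p$-subgroup of $N_\Gamma(Q)$, which by Sylow's theorem is conjugate in $N_\Gamma(Q)$ into $N_T(Q)$. So conjugation by a suitable element of $\Gamma$ gives an injective homomorphism $\phi\colon N'\to N_T(Q)$ with $\phi(Q')=Q$. The group $N'/Q'$ acts on $X^{Q'}$, and through $\phi$ on $X^Q$. At a nontrivial subgroup $R'/Q'$ the marks of these two sets are $|X^{R'}|$ and $|X^{\phi(R')}|$, which agree because $R'$ and $\phi(R')$ lie in one class and $|R'|>|Q|$. By Lemma~\ref{lem:count}(ii) the two $N'/Q'$-sets have the same non-free orbits. By Lemma~\ref{lem:count}(iii) the set $X^{Q'}$ has $c_{Q'}(X)=0$ free orbits. So the formula holds with $f_{Q'}$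 the number of free orbits of $\phi(N')/Q$ on $X^Q$. If $Q'$ is fully normalized, then $|N'|$ and $|N_T(Q)|$ are the $p$-parts of the orders of conjugate subgroups of $\Gamma$, so $\phi(N')=N_T(Q)$ and $f_{Q'}=c_Q(X)=0$.
\end{proof}

\begin{proposition}\label{prop:lambda}
There is an $\mathcal{F}$-characteristic biset $\Lambda$ with $c_{\Delta S}(\Lambda)=1$ and $c_{\Delta P}(\Lambda)=0$ for every fully normalized $P<S$.
\end{proposition}

\begin{proof}
The class of $\Delta S$ consists of the groups $\Delta(S,\varphi)$ with $\varphi\in\operatorname{Aut}_{\mathcal{F}}(S)$. Conjugation by $(x,y)\in T$ sends $\Delta(S,\varphi)$ to $\Delta(S,c_x\varphi c_y^{-1})$. So the $T$-conjugacy classes correspond to the elements of $\operatorname{Out}_{\mathcal{F}}(S)=\operatorname{Aut}_{\mathcal{F}}(S)/\operatorname{Inn}(S)\cong N_G(S)/SC_G(S)$, a group of order prime to $p$; and $(x,y)$ normalizes $\Delta(S,\varphi)$ if and only if $x\in\varphi(y)Z(S)$, so that $|N_T(\Delta(S,\varphi)):\Delta(S,\varphi)|=|Z(S)|$. Start with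
\[
X=\bigsqcup_{[\varphi]\in\operatorname{Out}_{\mathcal{F}}(S)}T/\Delta(S,\varphi).
\]
Its mark at each $\Delta(S,\varphi)$ is $|Z(S)|$, by Lemma~\ref{lem:count}(i).

List the remaining classes of diagonal subgroups by non-increasing order of their members, and treat them in turn. We maintain two properties: all stabilizers in $X$ belong to classes already treated, and the marks of $X$ are constant on each class already treated. Since stabilizers are diagonal, the marks at non-diagonal subgroups are $0$. So when a class $\mathcal{Q}$ is reached, the hypotheses of Lemma~\ref{lem:compare} hold. Fix a fully normalized $Q\in\mathcal{Q}$, and for one representative $Q'$ of each $T$-conjugacy class in $\mathcal{Q}$ add $f_{Q'}$ copies of $T/Q'$ to $X$. A subgroup $R$ with $|R|\ge|Q'|$ fixes a point of $T/Q'$ only if it is $T$-conjugate to $Q'$. Hence the marks on classes treated earlier do not change; the mark at $Q'$ rises by $f_{Q'}|N_T(Q'):Q'|$ to the old value of $|X^Q|$, for every $Q'\in\mathcal{Q}$; and no orbit with fully normalized stabilizer is added.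

Let $\Lambda$ be the final $T$-set. Its stabilizers are diagonal and its marks are constant on all classes, and it has $|\operatorname{Out}_{\mathcal{F}}(S)|$ orbits with stabilizers of order $|S|$. By Lemma~\ref{lem:translate} it is characteristic. By construction $c_{\Delta S}(\Lambda)=1$, and $c_{\Delta P}(\Lambda)=0$ for fully normalized $P<S$ by Lemma~\ref{lem:fn}.
\end{proof}

These multiplicities single out the minimal biset.

\begin{proposition}\label{prop:min}
An $\mathcal{F}$-characteristic biset $X$ is isomorphic to $\Omega_{\mathcal{F}}$ if and only if $c_{\Delta S}(X)=1$ and $c_{\Delta P}(X)=0$ for every fully normalized $P<S$.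
\end{proposition}

\begin{proof}
Write $\Omega=\Omega_{\mathcal{F}}$. By (C3) and Lemma~\ref{lem:translate}(iii), some point of $\Omega$ has a stabilizer of order $|S|$, which lies in the class of $\Delta S$. By stability $\Delta S$ fixes a point of $\Omega$, whose stabilizer is diagonal and therefore equal to $\Delta S$. So $c_{\Delta S}(\Omega)\ge1$. Since $\Omega$ embeds in the biset $\Lambda$ of Proposition~\ref{prop:lambda}, it has the stated multiplicities.

Conversely, let $X$ have the stated multiplicities. Regard $\Omega$ as a sub-biset of $X$ and put $Y=X\setminus\Omega$. The marks $|Y^R|=|X^R|-|\Omega^R|$ are constant on classes. Suppose $Y\ne\emptyset$, and let $W$ be a point stabilizer of maximal order in $Y$. It is diagonal, so it lies in the class of $\Delta P$ for some $P\le S$, which we may take fully normalized. Then $|Y^{\Delta P}|=|Y^W|>0$, and a point of $Y$ fixed by $\Delta P$ has stabilizer exactly $\Delta P$ by the maximality of $|W|$. So $c_{\Delta P}(Y)\ge1$. This forces $P=S$, and then $c_{\Delta S}(X)=c_{\Delta S}(\Omega)+c_{\Delta S}(Y)\ge2$, a contradiction.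
\end{proof}

\begin{proposition}\label{prop:crit}
In Theorem~\ref{thm:main}, \textup{(a)}$\Leftrightarrow$\textup{(b)} and \textup{(c)}$\Rightarrow$\textup{(b)}.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:cG}, condition (b) says that $c_{\Delta S}(G)=1$ and $c_{\Delta P}(G)=0$ for every fully normalized $P<S$. So (a)$\Leftrightarrow$(b) is Proposition~\ref{prop:min} for $X=G$. Assume (c) and put $Q=O_p(G)$. Then $C_G(S)\le C_G(Q)\le Q\le S$. If $g\in C_G(P)$ and $S\cap S^g=P$, then $Q\le P$, so $g\in C_G(Q)\le S$ and $P=S$.
\end{proof}

The proof of (c)$\Rightarrow$(b) excludes all pairs $(P,g)$ with $P<S$, fully normalized or not; once Theorem~\ref{thm:main} is proved, the normalizer condition may therefore be dropped from (b). For an individual double coset the condition matters. If $P=S\cap S^g<S$ is fully normalized and centralized by $g$, then $SgS\cong T/\Delta P$ does not occur in $\Omega_{\mathcal{F}}$. Without full normalization it can be indispensable.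

\begin{example}\label{ex:pgl}
Let $p=2$ and $G=PGL_2(7)$, of order $336=16\cdot21$, with dihedral Sylow $2$-subgroups. The normal subgroup $PSL_2(7)$ has dihedral Sylow $2$-subgroups of order $8$ and $21$ involutions, all conjugate. So such an involution $z$ has centralizer of order $16$ in $G$; take $S=C_G(z)$. Let $a\neq z$ be an involution in $S\cap PSL_2(7)$, and put $P=\langle a\rangle$ and $V=C_S(a)=\langle a,z\rangle$. As $|V|=4<16=|C_G(a)|$, the subgroup $P$ is not fully normalized. The biset $\Omega_{\mathcal{F}}$ contains $T/\Delta S\cong S$, on which $\Delta\langle z\rangle$ fixes all $16$ points. Since $\Delta P$ lies in the class of $\Delta\langle z\rangle$, it fixes at least $16$ points of $\Omega_{\mathcal{F}}$; and $G^{\Delta P}=C_G(a)$ has exactly $16$ points. So every copy of $\Omega_{\mathcal{F}}$ in $G$ contains $C_G(a)$. In the dihedral group $C_G(a)$ the four-group $V$ has normalizer of order $8$. Choose $g\in C_G(a)$ outside it, so that $V\cap V^g=P$. The stabilizer of $g$ in $N_T(\Delta P)=V\times V$ is $\{(gyg^{-1},y):y\in V\cap V^g\}=\Delta P$, so $\operatorname{Stab}_T(g)=\Delta P$ as in Lemma~\ref{lem:count}(iii). Thus $g$ centralizes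 $S\cap S^g=P<S$, and yet $SgS$ is part of $\Omega_{\mathcal{F}}$.
\end{example}

\section{Blocks}\label{sec:blocks}

We must show that (b) implies (c). Condition (b) concerns one Sylow subgroup and its intersections with the others, and it offers no evident way of passing to normal subgroups or quotients. We derive from it the weaker condition (d), which does pass.

\subsection*{Background}

Let $k$ be an algebraically closed field of characteristic $p$ and $H$ a finite group. We collect the standard facts that we use; a reference for block theory is \cite{Navarro}.

The \emph{$p$-blocks} of $H$ are the ideals $kHe$, where $e$ runs through the primitive idempotents of the center $Z(kH)$; the algebra $kH$ is their direct sum. An indecomposable module \emph{belongs to} $kHe$ if $e$ acts on it as the identity. The \emph{principal block} $B_0(H)$ is the one containing the trivial module. Two simple modules belong to the same block if and only if they are equivalent under the relation generated by ``$M'$ is a composition factor of the projective cover of $M$''. The blocks also partition the complex irreducible characters. If $p\nmid|H|$, the number of blocks is the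 number of conjugacy classes.

An indecomposable $kH$-module $M$ has a \emph{vertex}: a subgroup $Q$ minimal such that $M$ is a direct summand of a module induced from $Q$. It is a $p$-subgroup, unique up to conjugacy. The blocks of $G$ are the indecomposable summands of $kG$ as a $k\Gamma$-module. Each block has a conjugacy class of \emph{defect groups} $D$, which are $p$-subgroups of $G$, and by a theorem of Green its vertex as a $k\Gamma$-module is $\Delta D$. The defect groups of the principal block are the Sylow $p$-subgroups. A block has \emph{defect zero} if $D=1$; an irreducible character whose degree is divisible by the full power of $p$ dividing the group order forms a block of defect zero.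

For a $kH$-module $M$ and a $p$-subgroup $Q\le H$, the \emph{Brauer quotient} is
\[
M(Q)=M^Q\Big/\sum_{R<Q}\operatorname{Tr}_R^Q(M^R),\qquad \operatorname{Tr}_R^Q(m)=\sum_{qR\in Q/R}qm ,
\]
a module for $N_H(Q)/Q$. It is additive in $M$, and for a permutation module $(kX)(Q)\cong k[X^Q]$. A \emph{$p$-permutation module} is a direct summand of a permutation module. By Brou\'e \cite{Broue}, if $M$ is an indecomposable $p$-permutation module with vertex $Q$, then $M(Q)$ is a nonzero projective $k[N_H(Q)/Q]$-module.

\subsection*{Blocks are detected by orbits}

The group $S_3$ with $p=2$ shows the mechanism. With $g=(123)$ the element $e=g+g^2$ is a central idempotent of $kG$, and $kGe\cong\operatorname{End}_k(M)\cong M\otimes M^*$, where $M\subset k^3$ is the simple module of vectors with coordinate sum zero. The transposition $(12)$ swaps the basis vectors $(1,0,1)$ and $(0,1,1)$ of $M$, so $M$ is free over $kS$ and $kGe$ is free of rank one over $kT$. A free summand of the permutation module $kG=kS\oplus k[SgS]$ can only come from a free orbit. So the second block of $S_3$ forces the redundant orbit of Example~\ref{ex:small}. For a block with defect group $D$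 one argues in the same way after taking the Brauer quotient at $\Delta D$.

\begin{proposition}\label{prop:bound}
For $D\le S$, the number of blocks of $kG$ with defect group $D$ is at most $c_{\Delta D}(G)$. If condition \textup{(b)} of Theorem~\ref{thm:main} holds, then $G$ has exactly one $p$-block.
\end{proposition}

\begin{proof}
Write $kG=\bigoplus_iB_i$ with $B_i$ the blocks. Since $kG$ is a permutation $k\Gamma$-module, the $B_i$ are indecomposable $p$-permutation modules. Taking Brauer quotients at $\Delta D$ gives
\[
\bigoplus_iB_i(\Delta D)\cong k[G^{\Delta D}]
\]
as modules for $N_\Gamma(\Delta D)/\Delta D$. Suppose that $m$ blocks have defect group $D$. For each of them $B_i(\Delta D)$ is nonzero and projective. Restrict to the $p$-subgroup $U=N_T(\Delta D)/\Delta D$. A projective module restricts to a projective module, and projective $kU$-modules are free, so the left side has $(kU)^m$ as a direct summand. The right side is a direct sum of transitive permutation modules $k[U/U_j]$, one for each orbit of $U$ on $G^{\Delta D}$. Each $k[U/U_j]$ is indecomposable, because its space of fixed vectors is one-dimensional while every nonzero module for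 a $p$-group has nonzero fixed vectors; and it is isomorphic to $kU$ only if $U_j=1$. By the Krull--Schmidt theorem $U$ has at least $m$ free orbits on $G^{\Delta D}$, and their number is $c_{\Delta D}(G)$ by Lemma~\ref{lem:count}(iii).

Assume (b). Every block has a defect group $D\le S$ that is fully normalized. By Lemma~\ref{lem:cG}, $c_{\Delta D}(G)=0$ if $D<S$ and $c_{\Delta S}(G)=1$. So there is at most one block.
\end{proof}

The bound can be strict: $A_5$ has character degrees $1,3,3,4,5$, hence one $2$-block of defect zero, whereas $c_1(A_5)=3$. Passing from (b) to (d) therefore discards information. For $p=2$ we will have to return to (b) at the end.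

\subsection*{Inheritance}

Two more facts are needed. Let $N\trianglelefteq H$. A block $kHf$ \emph{covers} a block $kNe$ if $fe\neq0$. Since $1$ is the sum of the block idempotents in either algebra, every block of $N$ is covered by some block of $H$ and every block of $H$ covers some block of $N$. The blocks covered by a given block of $H$ form one orbit under conjugation by $H$. The block $B_0(H)$ covers $B_0(N)$, because both idempotents act as the identity on the trivial module. Second, let $D$ be a $p$-subgroup of $H$. Since $DC_H(D)\le N_H(D)$, the Brauer correspondence assigns to each block $b$ of $N_H(D)$ a block $b^H$ of $H$, and Brauer's third main theorem states that $b^H=B_0(H)$ if and only if $b=B_0(N_H(D))$.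

\begin{lemma}\label{lem:inherit}
Suppose the finite group $H$ has exactly one $p$-block.
\begin{itemize}
\item[(i)] Every subnormal subgroup of $H$ has exactly one $p$-block. In particular the largest normal subgroup $O_{p'}(H)$ of order prime to $p$ is trivial.
\item[(ii)] If $Z$ is a central $p$-subgroup of $H$, then $H/Z$ has exactly one $p$-block.
\item[(iii)] For every $p$-subgroup $D$ of $H$, the group $N_H(D)$ has exactly one $p$-block.
\end{itemize}
\end{lemma}

\begin{proof}
(i) It suffices to treat $N\trianglelefteq H$. Every block of $N$ is covered by the only block $B_0(H)$, so the blocks of $N$ form one $H$-orbit. This orbit contains $B_0(N)$, which is fixed by every automorphism of $N$. So $B_0(N)$ is the only block. A group of order prime to $p$ with one block has one conjugacy class and is trivial.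

(ii) By induction on $|Z|$ we may assume that $Z=\langle z\rangle$ has order $p$. A normal $p$-subgroup acts trivially on simple modules, so $H$ and $H/Z$ have the same simple modules. Put $t=z-1$, so that $kZ\cong k[t]/(t^p)$ and multiplication by $t$ is $kH$-linear. Let $M$ be a simple module with projective cover $\Pi$ over $kH$. The restriction of $\Pi$ to $kZ$ is free, so for $0\le i<p$ multiplication by $t^i$ induces a $kH$-isomorphism $\Pi/t\Pi\to t^i\Pi/t^{i+1}\Pi$. Hence $\Pi$ and $\Pi/t\Pi$ have the same simple modules among their composition factors. Moreover $\Pi/t\Pi\cong k[H/Z]\otimes_{kH}\Pi$ is projective over $k[H/Z]$ and has $M$ as its only simple quotient, so it is the projective cover of $M$ over $k[H/Z]$. The relations that define the blocks of $H$ and of $H/Z$ on simple modules coincide.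

(iii) For every block $b$ of $N_H(D)$ we have $b^H=B_0(H)$, the only block of $H$; so $b$ is principal.
\end{proof}

\section{Groups with one block}\label{sec:simple}

\subsection*{Simple groups}

For a simple group of order divisible by $p$, a block of defect zero is a second block. By Granville and Ono \cite{GO}, whose result uses the classification of finite simple groups and results of Michler and Willems, a nonabelian finite simple group of order divisible by $p$ with no $p$-block of defect zero is one of the following:
\begin{itemize}
\item for $p=2$: $M_{12}$, $M_{22}$, $M_{24}$, $J_2$, $HS$, $Suz$, $Ru$, $Co_1$, $Co_3$, $\mathbb{B}$ (the Baby Monster), or an alternating group $A_n$;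
\item for $p=3$: $Suz$, $Co_3$, or an alternating group $A_n$.
\end{itemize}
For the groups on this list a second block has to be found by other means: for $A_n$ through the combinatorics of blocks of $S_n$, and for the sporadic groups by locating a block of defect zero inside a $p$-local subgroup and using Lemma~\ref{lem:inherit}.

Recall that the irreducible characters $\chi^\lambda$ of $S_n$ are indexed by partitions $\lambda$ of $n$, with $\chi^{(n)}$ trivial and $\chi^{(1^n)}$ the sign character. A partition is a \emph{$p$-core} if none of its hook lengths is divisible by $p$. Removing rim hooks of length $p$ from $\lambda$ for as long as possible yields a $p$-core that does not depend on the choices, the $p$-core of $\lambda$. The Nakayama conjecture, proved by Brauer and Robinson, states that $\chi^\lambda$ and $\chi^\mu$ lie in the same $p$-block if and only if $\lambda$ and $\mu$ have the same $p$-core. We also use Osima's theorem that block idempotents are linear combinations of group elements of order prime to $p$.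

\begin{lemma}\label{lem:alt}
For $n\ge5$ and $p\in\{2,3\}$, the group $A_n$ has more than one $p$-block.
\end{lemma}

\begin{proof}
We first show that a block $kS_nf$ covering $B_0(A_n)=kA_ne$ contains the trivial module or the sign module. The idempotent $e$ is fixed by conjugation by $S_n$, so it is central in $kS_n$, and $fe\ne0$. Let $f^*$ be the image of $f$ under the algebra automorphism of $kS_n$ given by $x\mapsto\operatorname{sgn}(x)x$ for $x\in S_n$. It is again a block idempotent. Put $s=f$ if $f^*=f$ and $s=f+f^*$ otherwise; then $s$ is a central idempotent of $kS_n$ with $fs=f$. It lies in $kA_n$: for $p=3$ because $s$ is fixed by the automorphism, so that the coefficient $\gamma$ of an odd permutation satisfies $\gamma=-\gamma$; for $p=2$ because $s=f$ involves only elements of odd order, which are even permutations. So $se$ is a central idempotent of $kA_n$ lying in $kA_ne$, hence $se\in\{0,e\}$ as $e$ is primitive; and $f\cdot se=fe\neq0$ gives $se=e$. Since $e$ acts as the identity on the trivial $kS_n$-module, so does $s$, and therefore so does $f$ or $f^*$. The scalar by which $f^*$ acts on the trivial module is the scalar by which $f$ acts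 on the sign module. This proves the claim.

The $p$-cores of $(n)$ and $(1^n)$ are $(r)$ and $(1^r)$, where $0\le r<p$ and $r\equiv n\pmod p$. So a block of $S_n$ whose core has size at least $p$ does not cover $B_0(A_n)$, and then covers a nonprincipal block of $A_n$. A $p$-core $\kappa$ of size $n-pw$ with $w\ge0$ is the core of a block of $S_n$: lengthen the first row of $\kappa$ by $pw$ boxes, which can be removed again $p$ at a time as rim hooks. It remains to list suitable cores with their hook lengths.
\begin{center}
\begin{tabular}{cccc}
\hline
$p$ & $n$ & core & hook lengths, row by row\\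
\hline
$2$ & odd & $(2,1)$ & $3,1;\ 1$\\
$2$ & even & $(3,2,1)$ & $5,3,1;\ 3,1;\ 1$\\
$3$ & $\equiv0$ & $(4,2)$ & $5,4,2,1;\ 2,1$\\
$3$ & $\equiv1$ & $(3,1)$ & $4,2,1;\ 1$\\
$3$ & $\equiv2$ & $(3,1,1)$ & $5,2,1;\ 2;\ 1$\\
\hline
\end{tabular}
\end{center}
No hook length is divisible by $p$. The sizes $3,6,6,4,5$ are at least $p$, congruent to $n$ modulo $p$, and at most the smallest values $5,6,6,7,5$ of $n\ge5$ in the respective rows.
\end{proof}

\begin{proposition}\label{prop:simple}
If a nonabelian finite simple group $K$ has exactly one $p$-block, then $p=2$ and $K\cong M_{22}$ or $K\cong M_{24}$.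
\end{proposition}

\begin{proof}
If $p\nmid|K|$, then $K$ has more than one block. So $p$ divides $|K|$, the principal block has nontrivial defect groups, and $K$ has no block of defect zero. Thus $K$ is on the list above, and it is not alternating by Lemma~\ref{lem:alt}. Table~\ref{tab:sporadic} treats the sporadic groups other than $M_{22}$ and $M_{24}$. In each row, $M$ is a maximal subgroup of $K$ taken from the ATLAS \cite{atlas}, in the notation used there: $X.Y$ is an extension with normal subgroup $X$ and quotient $Y$, $X:Y$ is a split extension, an integer $m$ is a cyclic group of order $m$, and $2^2$ is a four-group.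

\begin{table}[ht]
\centering
\begin{tabular}{ccccll}
\hline
$p$ & $K$ & $M$ & $D$ & $L$ & second block from\\
\hline
$2$ & $M_{12}$ & $2\times S_5$ & $2$ & $A_5$ & degree $4$\\
$2$ & $J_2$ & $A_4\times A_5$ & $O_2(A_4)$ & $A_5$ & degree $4$\\
$2$ & $HS$ & $2\times A_6.2^2$ & $2$ & $A_6$ & degree $8$\\
$2$ & $Suz$ & $(A_4\times L_3(4)):2$ & $O_2(A_4)$ & $L_3(4)$ & Steinberg\\
$2$ & $Ru$ & $(2^2\times Sz(8)):3$ & $2^2$ & $Sz(8)$ & Steinberg\\
$2$ & $Co_1$ & $(A_4\times G_2(4)):2$ & $O_2(A_4)$ & $G_2(4)$ & Steinberg\\
$2$ & $Co_3$ & $2\times M_{12}$ & $2$ & $M_{12}$ & first row\\
$2$ & $\mathbb{B}$ & $2.{}^2E_6(2):2$ & $2$ & $2.{}^2E_6(2)$ & Steinberg of $L/D$\\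
$3$ & $Suz$ & $3.U_4(3):2$ & $3$ & $3.U_4(3)$ & Steinberg of $L/D$\\
$3$ & $Co_3$ & $S_3\times L_2(8):3$ & $O_3(S_3)$ & $L_2(8)$ & degree $9$\\
\hline
\end{tabular}
\caption{For each sporadic group $K$: a maximal subgroup $M=N_K(D)$ with $D$ a $p$-subgroup, and a normal subgroup $L$ of $M$ with more than one $p$-block.}\label{tab:sporadic}
\end{table}

The subgroups $D\neq1$ and $L$ are normal in $M$; where $M$ has the form $(X\times L):m$, they are the largest normal $p$-subgroup and the last term of the derived series of $X\times L$. Since $K$ is simple and $M$ is maximal, $M=N_K(D)$. If $K$ had one $p$-block, then so would $M$ and $L$, by Lemma~\ref{lem:inherit}(iii) and (i). In the two rows with $D\le L$, the group $D$ is central in $L$, because $L/C_L(D)$ is a quotient of the nonabelian simple group $L/D$ that embeds in the abelian group $\operatorname{Aut}(D)$; so $L/D$ would have one block by Lemma~\ref{lem:inherit}(ii). Now $|A_5|=4\cdot15$, $|A_6|=8\cdot45$ and $|L_2(8)|=9\cdot56$, so the irreducible characters of the degrees shown have defect zero. The Steinberg character of a simple group of Lie type in characteristic $p$ is irreducible of degree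 the $p$-part of the group order, so it has defect zero too. Thus $L$ or $L/D$ has a nonprincipal block in every row, the row of $Co_3$ for $p=2$ following from the first row. This is a contradiction.
\end{proof}

\subsection*{Arbitrary groups}

A \emph{component} of $G$ is a subnormal subgroup $K$ that is perfect with $K/Z(K)$ simple. The product $E(G)$ of all components is a perfect normal subgroup, and $E(G)/Z(E(G))$ is the direct product of the simple groups $K/Z(K)$. The Fitting subgroup $F(G)$ is the product of the subgroups $O_q(G)$ over all primes $q$. The \emph{generalized Fitting subgroup} $F^*(G)=F(G)E(G)$ satisfies $C_G(F^*(G))\le F^*(G)$. So a group can fail (c) only through a normal subgroup of order prime to $p$ or through a component.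

\begin{corollary}\label{cor:oneblock}
Suppose $G$ has exactly one $p$-block. Then $O_{p'}(G)=1$, and either $C_G(O_p(G))\le O_p(G)$, or $p=2$, $E(G)\neq1$ and every component $K$ of $G$ satisfies $K/Z(K)\cong M_{22}$ or $M_{24}$.
\end{corollary}

\begin{proof}
By Lemma~\ref{lem:inherit}(i), $O_{p'}(G)=1$, so $F(G)=O_p(G)$. If $E(G)=1$, then $F^*(G)=O_p(G)$ contains its centralizer. Otherwise let $K$ be a component. It has one block by Lemma~\ref{lem:inherit}(i), so $O_{p'}(K)=1$ and the abelian group $Z(K)$ is a $p$-group. By Lemma~\ref{lem:inherit}(ii), $K/Z(K)$ has one block, and Proposition~\ref{prop:simple} applies.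
\end{proof}

\section{Sylow $2$-subgroups of $M_{22}:2$ and $M_{24}$}\label{sec:mathieu}

Let $p=2$ and suppose that $G$ has components of type $M_{22}$ or $M_{24}$. We want a pair $(P,g)$ that violates (b). The natural candidate is $P=S\cap C_G(E(G))$: it is normal in $S$, hence fully normalized, and every $g\in E(G)$ centralizes it. What has to be arranged is $S\cap S^g=P$, that is, a trivial intersection in $G/C_G(E(G))$. This dictates the form of the statement below. The group $S$ may induce outer automorphisms on a component, so we work with a Sylow $2$-subgroup of $\operatorname{Aut}(L)$; the element $g$ must come from $E(G)$, so the conjugating element has to lie in $L$; and $S$ may permute the components, which is why we ask for three double cosets (see Section~\ref{sec:products}).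

\begin{proposition}\label{prop:mathieu}
Let $L=M_{22}$ or $M_{24}$, let $A=\operatorname{Aut}(L)$, so that $A=M_{22}:2$ or $A=M_{24}$, and let $R$ be a Sylow $2$-subgroup of $A$. There are elements $e_1,e_2,e_3\in L$ in three distinct double cosets $Re_iR$ with $R\cap R^{e_i}=1$.
\end{proposition}

We realize Sylow subgroups as stabilizers of combinatorial objects, called flags.

\begin{lemma}\label{lem:flags}
Let $\Phi$ be a transitive $A$-set whose point stabilizers are Sylow $2$-subgroups. Suppose there are $f,f_1,f_2,f_3\in\Phi$ such that $\operatorname{Stab}_A(f)\cap\operatorname{Stab}_A(f_i)=1$ for each $i$ and the pairs $(f,f_i)$ lie in distinct $A$-orbits. Then the conclusion of Proposition~\ref{prop:mathieu} holds.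
\end{lemma}

\begin{proof}
Applying an element of $A$ to all four points, we may assume $R=\operatorname{Stab}_A(f)$. As $|A:L|\le2$ we have $A=LR$, so $L$ is transitive on $\Phi$. Write $f_i=e_i^{-1}f$ with $e_i\in L$; its stabilizer is $R^{e_i}$. If $e_j=r'e_ir^{-1}$ with $r,r'\in R$, then $rf_i=re_i^{-1}f=e_j^{-1}r'f=f_j$ and $rf=f$, so $i=j$.
\end{proof}

A \emph{Steiner system} $S(t,m,v)$ is a set of $v$ points with a family of $m$-element subsets such that every $t$ points lie in exactly one member of the family. Counting shows that $j\le t$ given points lie in $\binom{v-j}{t-j}/\binom{m-j}{t-j}$ members. A flag will be a member of the family with some structure on it. The plan is the same in both cases. Fix a flag $f$ on one member and a second member meeting it in two points. Their common stabilizer $Y$ is small and acts faithfully on the second member, so one can choose a structure there that no nontrivial element of $Y$ preserves.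

\subsection*{The case $M_{22}$}

We use these standard facts. The group $A=M_{22}:2$ is the automorphism group of the Steiner system $S(3,6,22)$ and has order $2^8\cdot3465$. It is transitive on the $77$ \emph{hexads}. The stabilizer of a hexad $h$ induces the full symmetric group $S_6$ on $h$, and the pointwise stabilizer of $h$, a group $2^4$, acts semiregularly on the complement: only the identity fixes a point outside $h$.

Let $\Phi$ be the set of triples $(h,s,d)$, where $h$ is a hexad, $s$ is a partition of $h$ into three $2$-sets, and $d\in s$. The group $S_6$ is transitive on the $15\cdot3=45$ choices of $(s,d)$. So $A$ is transitive on $\Phi$, and $|\Phi|=77\cdot45=3465$, which makes the stabilizers Sylow $2$-subgroups.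

Two points $x,y$ lie in $20/4=5$ hexads, and two of these meet exactly in $\{x,y\}$ since three points determine a hexad. Let $h,h'$ be hexads with $h\cap h'=\{x,y\}$. Write $h=\{x,y,u,v,w,z\}$ and $C'=h'\setminus\{x,y\}$, and put
\[
s=\{\{x,u\},\{y,v\},\{w,z\}\},\quad d=\{x,u\},\quad f=(h,s,d),\quad Y=\operatorname{Stab}_A(f)\cap\operatorname{Stab}_A(h').
\]
An element of $Y$ preserves $\{x,y\}$ and $d$, so it fixes their common point $x$, and then $y$ and $u$. If it acts trivially on $C'$, it fixes $h'$ pointwise and fixes $u\notin h'$, so it is the identity. Thus the $2$-group $Y$ acts faithfully on the $4$-set $C'$. Its image lies in a dihedral subgroup of order $8$ of $\operatorname{Sym}(C')$, which contains only two of the six transpositions. Choose $w',z'\in C'$ such that the transposition $(w'z')$ is not in the image of $Y$, let $u',v'$ be the other two points of $C'$, and put $s'=\{\{x,u'\},\{y,v'\},\{w',z'\}\}$ and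
\[
f_1=(h',s',\{w',z'\}),\qquad f_2=(h',s',\{x,u'\}),\qquad f_3=(h',s',\{y,v'\});
\]
see Figure~\ref{fig:hexads}. If $\beta\in A$ fixes $f$ and $f_i$, then $\beta\in Y$, so $\beta$ fixes $x$ and $y$; it preserves $s'$, so it fixes $u'$ and $v'$. Hence it acts on $C'$ as $1$ or as $(w'z')$. The second is excluded, so $\beta=1$. For a pair of flags $((h,s,d),(h',s',d'))$ the numbers $(|d'\cap h|,|d'\cap d|)$ are invariant under $A$, and for $(f,f_1),(f,f_2),(f,f_3)$ they are $(0,0),(1,1),(1,0)$. Lemma~\ref{lem:flags} proves Proposition~\ref{prop:mathieu} for $M_{22}$.

\begin{figure}[ht]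
\centering
\begin{tikzpicture}
\draw[rounded corners] (-3.6,-0.65) rectangle (0.5,1.6);
\draw[rounded corners,dashed] (-0.5,-0.8) rectangle (3.6,1.75);
\draw[line width=2pt] (0,1)--(-1.5,1);
\draw (0,0)--(-1.5,0) (-3,0)--(-3,1);
\draw[dashed] (0,1)--(1.5,1) (0,0)--(1.5,0) (3,0)--(3,1);
\foreach \a/\b in {-3/w,-1.5/u,0/x,1.5/{u'},3/{w'}} {\fill (\a,1) circle (2pt) node[above] {$\b$};}
\foreach \a/\b in {-3/z,-1.5/v,0/y,1.5/{v'},3/{z'}} {\fill (\a,0) circle (2pt) node[below] {$\b$};}
\node at (-4,0.5) {$h$};
\node at (4,0.5) {$h'$};
\end{tikzpicture}
\caption{Two hexads $h$ (solid) and $h'$ (dashed) of $S(3,6,22)$ meeting in $\{x,y\}$, each partitioned into three $2$-sets. The flag $f$ on $h$ distinguishes the thick edge $\{x,u\}$; the flags $f_1,f_2,f_3$ on $h'$ distinguish the three dashed edges in turn.}\label{fig:hexads}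
\end{figure}

\subsection*{The case $M_{24}$}

The standard facts are as follows. The group $A=L=M_{24}$ is the automorphism group of $S(5,8,24)$ and has order $2^{10}\cdot239085$. It is transitive on the $759$ \emph{octads}. The stabilizer of an octad $O$ induces $A_8$ on $O$, and the pointwise stabilizer $V_O\cong2^4$ acts regularly on the $16$ points outside $O$.

A \emph{nested partition} of an $8$-set is a partition into two $4$-sets, each partitioned into two $2$-sets. Equivalently, it is a perfect matching (a partition into four $2$-sets) together with a \emph{pairing}, a partition of the four $2$-sets into two pairs. The group $S_8$ permutes the nested partitions transitively with stabilizers of order $2\cdot8^2=128$, so there are $8!/128=315$. A stabilizer contains a transposition, so $A_8$ is still transitive. Let $\Phi$ be the set of pairs $(O,\pi)$ with $\pi$ a nested partition of the octad $O$. Then $M_{24}$ is transitive on $\Phi$ and $|\Phi|=759\cdot315=239085$, so the stabilizers are Sylow $2$-subgroups.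

Octads meeting in exactly two points exist. Sets of $2,3,4$ points lie in $77,21,5$ octads, and a subset of $O$ with at least $5$ points lies only in $O$. By inclusion and exclusion over the six other points of $O$, the number of octads meeting $O$ exactly in a given $2$-set is $77-6\cdot21+15\cdot5-20+15-6+1=16$.

\begin{lemma}\label{lem:VO}
If $O,O'$ are octads with $|O\cap O'|=2$, then no nontrivial element of $V_O$ preserves $O'$.
\end{lemma}

\begin{proof}
Suppose $1\ne v\in V_O$ preserves $O'$. Then the six points of $O'\setminus O$ form three $v$-orbits of length $2$. Let $\{\xi,v\xi\}$ and $\{\eta,v\eta\}$ be two of them, and write $\eta=w\xi$ with $w\in V_O$. Then $w\notin\langle v\rangle$, so $W=\langle v,w\rangle$ has order $4$ and $J=\{\xi,v\xi,\eta,v\eta\}$ is a $W$-orbit. For $x\in O\cap O'$ the group $W$ preserves the $5$-set $J\cup\{x\}$, hence the unique octad $O'$ containing it. So $W$ preserves the $2$-set $O'\setminus(J\cup O)$. But all orbits of $W$ outside $O$ have length $4$.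
\end{proof}

\begin{lemma}\label{lem:51}
An involution of $A_8$ fixes at most $51$ nested partitions.
\end{lemma}

\begin{proof}
Let $\tau$ be the involution. We list the invariant matchings and count invariant pairings. Of the three pairings of four objects, all are fixed by the identity and by a double transposition, and exactly one is fixed by a transposition.

Let $\tau=(12)(34)$. If a fixed point of $\tau$ is matched with $j$, it is also matched with $\tau(j)$, so $j$ is fixed. Hence an invariant matching consists of one of the $3$ matchings of $\{5,6,7,8\}$ and one of the $3$ matchings of $\{1,2,3,4\}$. With $\{1,2\},\{3,4\}$, the involution fixes all four $2$-sets, which gives $3\cdot3=9$ nested partitions. With either of the other two it swaps two $2$-sets and fixes two, which gives $2\cdot3\cdot1=6$. The total is $15$.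

Let $\tau=(12)(34)(56)(78)$. A $2$-set of an invariant matching is either a cycle of $\tau$, or it is swapped with a second $2$-set; in that case the two $2$-sets cover two cycles, in one of two ways (for the cycles $(12),(34)$: $\{1,3\},\{2,4\}$ or $\{1,4\},\{2,3\}$). If all four cycles are $2$-sets, there is $1$ matching, with $3$ invariant pairings. If exactly two are, there are $\binom42\cdot2=12$ matchings, on which $\tau$ acts as a transposition, with $1$ invariant pairing each. If none is, there are $3\cdot2\cdot2=12$ matchings, on which $\tau$ acts as a double transposition, with $3$ invariant pairings each. The total is $3+12+36=51$.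
\end{proof}

Let $O\cap O'=\{x,y\}$ and $O=\{x,a,b,c,y,a',b',c'\}$. Let $\pi$ be the nested partition with $4$-sets $\{x,a\}\cup\{b,c\}$ and $\{y,a'\}\cup\{b',c'\}$, divided into $2$-sets as displayed; placing $x$ and $y$ in different $4$-sets keeps the common stabilizer small. Put $f=(O,\pi)$ and $Y=\operatorname{Stab}_A(f)\cap\operatorname{Stab}_A(O')$. Elements of $Y$ induce on $O$ even permutations that preserve $\pi$ and $\{x,y\}$. One that fixes $x$ and $y$ fixes $a$ and $a'$ and preserves $\{b,c\}$ and $\{b',c'\}$; of the four possibilities $1$, $(bc)$, $(b'c')$, $(bc)(b'c')$ the first and last are even. One that swaps $x$ and $y$ swaps $a$ and $a'$ and interchanges $\{b,c\}$ with $\{b',c'\}$, acting on these four points as $(bb')(cc')$, as $(bc')(cb')$, or as one of two $4$-cycles; evenness excludes the $4$-cycles. So the image of $Y$ on $O$ lies in a four-group. By Lemma~\ref{lem:VO}, $Y$ acts faithfully on $O$, so $|Y|\le 4$ and the at most three nontrivial elements of $Y$ are involutions. By Lemma~\ref{lem:VO} with $O$ and $O'$ exchanged, $Y$ acts faithfully on $O'$, by even permutations. By Lemma~\ref{lem:51}, at least $315-3\cdot51=162$ nested partitions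 $\pi'$ of $O'$ are fixed by no nontrivial element of $Y$, and for these $\operatorname{Stab}_A(f)\cap\operatorname{Stab}_A(O',\pi')=1$. An element of $A$ carrying $(f,(O',\pi_1'))$ to $(f,(O',\pi_2'))$ lies in $Y$, so each $A$-orbit contains at most four of these pairs, and there are at least $162/4>3$ orbits. Lemma~\ref{lem:flags} completes the proof of Proposition~\ref{prop:mathieu}.

\section{Trivial intersections in wreath products}\label{sec:products}

For a group $A$ and $W\le S_n$, the wreath product $A\wr W$ is $A^n\rtimes W$ with $W$ permuting the factors. In $A\wr C_2=(A\times A)\rtimes\langle\sigma\rangle$ we have $\sigma(a,b)\sigma^{-1}=(b,a)$. A trivial intersection $R\cap R^e=1$ in $A$ does not by itself give one for $R\wr C_2$: the element $(e,e)$ commutes with $\sigma$. The obstruction is real.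

\begin{example}\label{ex:wreath}
In $A=S_3$ with $R$ of order $2$ there is one double coset $ReR$ with $R\cap R^e=1$. The group $S_3\wr C_2$ is $\mathbb{F}_3^2\rtimes D$, where $D=R\wr C_2$ is the group of the eight signed permutation matrices. Its Sylow $2$-subgroups are the $D^v$ with $v\in\mathbb{F}_3^2$, and $D\cap D^v=\operatorname{Stab}_D(v)$. The nonzero vectors form two orbits $\{(\pm1,0),(0,\pm1)\}$ and $\{(\pm1,\pm1)\}$ of length $4$, so no two Sylow $2$-subgroups intersect trivially.
\end{example}

The remedy is to take the two coordinates from different double cosets. Two double cosets in $A$ yield one in $A\wr C_2$ in this way, and the induction would stop there; three yield $\binom32=3$, and it continues. For subgroups $R,L$ of a group $A$, say that $(A,R,L)$ is \emph{ample} if there are $e_1,e_2,e_3\in L$ in three distinct double cosets $Re_iR$ with $R\cap R^{e_i}=1$.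

\begin{lemma}\label{lem:ample}
If $(A,R,L)$ is ample, then so is $(A\wr C_2,R\wr C_2,L\times L)$.
\end{lemma}

\begin{proof}
Put $\tilde R=R\wr C_2$ and $e=(e_i,e_j)$ with $i<j$. An element $t\in\tilde R$ lies in $\tilde R^e$ if and only if $ete^{-1}\in\tilde R$. If $t=(a,b)$ with $a,b\in R$, this says $e_iae_i^{-1}\in R$ and $e_jbe_j^{-1}\in R$, so $a=b=1$. If $t=(a,b)\sigma$, then $ete^{-1}=(e_iae_j^{-1},e_jbe_i^{-1})\sigma$, and $e_iae_j^{-1}\in R$ would give $e_i\in Re_jR$, which is false. So $\tilde R\cap\tilde R^e=1$.

Suppose $(e_l,e_m)=t(e_i,e_j)t'$ with $t,t'\in\tilde R$. Either $t,t'\in R\times R$, and then $e_l\in Re_iR$ and $e_m\in Re_jR$; or $t\in(R\times R)\sigma$ and $t'\in\sigma(R\times R)$, and then $e_l\in Re_jR$ and $e_m\in Re_iR$. In both cases $\{l,m\}=\{i,j\}$. So $(e_1,e_2)$, $(e_1,e_3)$, $(e_2,e_3)$ lie in distinct double cosets of $\tilde R$.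
\end{proof}

\begin{proposition}\label{prop:product}
Let $\hat E=L_1\times\dots\times L_r$ with each $L_i\cong M_{22}$ or $M_{24}$, and let $Q$ be a $2$-subgroup of $\operatorname{Aut}(\hat E)$. There is $e\in\operatorname{Inn}(\hat E)$ with $Q\cap Q^e=1$.
\end{proposition}

\begin{proof}
If the claim holds for $Q$, it holds for subgroups of $Q$, and for a conjugate $Q^a$ with $a^{-1}ea\in\operatorname{Inn}(\hat E)$ in place of $e$. So it suffices to treat one Sylow $2$-subgroup of $\operatorname{Aut}(\hat E)$. The factors $L_i$ are the minimal normal subgroups of $\hat E$, so automorphisms permute them, and $\operatorname{Aut}(\hat E)$ is the direct product of groups $\operatorname{Aut}(L)\wr S_n$, one for each isomorphism type $L$, with $n$ its multiplicity; $\operatorname{Inn}(\hat E)$ is the product of the subgroups $L^n$. We may treat each factor $A\wr S_n$ separately, with $A,R,L$ as in Proposition~\ref{prop:mathieu}.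

Define $W_k\le S_{2^k}$ by $W_0=1$ and $W_k=W_{k-1}\wr C_2$; then $|W_k|=2^{2^k-1}$. Let $n=2^{k_1}+\dots+2^{k_m}$ be the binary expansion. The exact power of $2$ dividing $n!$ is $2^{n-m}$, so $W=\prod_jW_{k_j}$ is a Sylow $2$-subgroup of $S_n$, and $R\wr W=\prod_j(R\wr W_{k_j})$ is a Sylow $2$-subgroup of $A\wr S_n$, contained in $\prod_j(A\wr W_{k_j})$. Since $A\wr W_k=(A\wr W_{k-1})\wr C_2$ and $R\wr W_k=(R\wr W_{k-1})\wr C_2$, Proposition~\ref{prop:mathieu} and Lemma~\ref{lem:ample} show by induction that $(A\wr W_k,R\wr W_k,L^{2^k})$ is ample for all $k$. Choose for each $j$ an element $\varepsilon_j\in L^{2^{k_j}}$ with $(R\wr W_{k_j})\cap(R\wr W_{k_j})^{\varepsilon_j}=1$, and take $e=(\varepsilon_1,\dots,\varepsilon_m)\in L^n$.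
\end{proof}

\section{Proofs of the main results}\label{sec:end}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Proposition~\ref{prop:crit} gives (a)$\Leftrightarrow$(b) and (c)$\Rightarrow$(b). For every $p$, Proposition~\ref{prop:bound} gives (b)$\Rightarrow$(d). For odd $p$, Corollary~\ref{cor:oneblock} gives (d)$\Rightarrow$(c), and all four conditions are equivalent. It remains to prove (b)$\Rightarrow$(c) for $p=2$.

Suppose that (b) holds and (c) fails. Then $G$ has one $2$-block, and by Corollary~\ref{cor:oneblock} the group $E=E(G)$ is nontrivial and $\hat E=E/Z(E)$ is a direct product of copies of $M_{22}$ and $M_{24}$. Let $C=C_G(E)$, a normal subgroup of $G$. We claim that $C$ is the kernel of the action of $G$ on $\hat E$. If $x\in G$ acts trivially on $\hat E$, then $[e,x]=e^{-1}x^{-1}ex\in Z(E)$ for all $e\in E$, and $[ee',x]=e'^{-1}[e,x]e'\,[e',x]=[e,x][e',x]$. So $e\mapsto[e,x]$ is a homomorphism from the perfect group $E$ to an abelian group; it is trivial, and $x\in C$. Thus $\bar G=G/C$ embeds in $\operatorname{Aut}(\hat E)$, and $E$ maps onto $\operatorname{Inn}(\hat E)$. By Proposition~\ref{prop:product}, applied to the image $\bar S$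 of $S$, there is $g\in E$ with $\bar S\cap\bar S^{\bar g}=1$.

Put $P=S\cap C$. The image of $S\cap S^g$ in $\bar G$ is trivial, so $S\cap S^g\le P$. Since $g\in E$ centralizes $P\le C$, we also have $P=P^g\le S\cap S^g$. So $S\cap S^g=P$ and $g\in C_G(P)$. As $C\trianglelefteq G$, the subgroup $P$ is normal in $S$, and $N_S(P)=S$ is a Sylow $2$-subgroup of $N_G(P)$. Finally $P<S$: otherwise the Sylow $2$-subgroup $S\cap E$ of $E$ would lie in $C\cap E=Z(E)$, and $\hat E\neq1$ would have odd order, whereas $M_{22}$ and $M_{24}$ have even order. The pair $(P,g)$ contradicts (b).
\end{proof}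

For $p=2$, conditions (a)--(c) still imply (d), and by Corollary~\ref{cor:oneblock} condition (d) implies (c) unless $G$ has components, all of which are of type $M_{22}$ or $M_{24}$ modulo their centers.

Now let $\mathcal{F}$ be a saturated fusion system on $S$. A subgroup $Q\le S$ is \emph{normal in $\mathcal{F}$} if $Q\trianglelefteq S$ and every morphism $\varphi\colon P\to S$ of $\mathcal{F}$ extends to a morphism $PQ\to S$ that maps $Q$ onto $Q$. It is \emph{$\mathcal{F}$-centric} if $C_S(\varphi(Q))\le\varphi(Q)$ for all $\varphi\in\operatorname{Hom}_{\mathcal{F}}(Q,S)$. The fusion system is \emph{constrained} if it has a normal $\mathcal{F}$-centric subgroup. A \emph{model} of $\mathcal{F}$ is a finite group $G$ with Sylow $p$-subgroup $S$ such that $\mathcal{F}=\mathcal{F}_S(G)$ and $C_G(O_p(G))\le O_p(G)$. By Broto, Castellana, Grodal, Levi and Oliver \cite[Proposition~4.3]{BCGLO}, a constrained fusion system has a model, unique up to isomorphism.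

\begin{proof}[Proof of Corollary~\ref{cor:constrained}]
Suppose $G$ realizes $\mathcal{F}$ and $\Omega_{\mathcal{F}}\cong{}_SG_S$. By (a)$\Rightarrow$(c), $Q=O_p(G)$ satisfies $C_G(Q)\le Q$, so $G$ is a model of $\mathcal{F}$. If $gPg^{-1}\le S$, then $c_g$ maps $Q$ onto $Q$ and $PQ$ into $S$; so $Q$ is normal in $\mathcal{F}$. Every morphism $Q\to S$ has image $Q$, and $C_S(Q)\le Q$; so $Q$ is $\mathcal{F}$-centric. Hence $\mathcal{F}$ is constrained, and $G$ is its unique model. Conversely, if $\mathcal{F}$ is constrained with model $G$, then ${}_SG_S\cong\Omega_{\mathcal{F}}$ by (c)$\Rightarrow$(a).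
\end{proof}

\begin{thebibliography}{9}

\bibitem{atlas} \emph{ATLAS}.

\bibitem{BCGLO} Broto, Castellana, Grodal, Levi and Oliver, Proc. London Math. Soc. \textbf{91} (2005).

\bibitem{Broue} Brou\'e, Proc. Amer. Math. Soc. \textbf{93} (1985).

\bibitem{GO} Granville and Ono, Trans. Amer. Math. Soc. \textbf{348} (1996).

\bibitem{Navarro} Navarro, \emph{Characters and Blocks of Finite Groups}.

\bibitem{topalg} \emph{Skip to content}, \texttt{http://mat.uab.cat/\~{}topalg/}.

\end{thebibliography}
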